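# At most $k$ disjoint rectangles of nearly maximum weight

## Six rectangles and a budget of three

Take one long flat rectangle
$$Z=[0,4]\times[0,1]\quad\text{of weight }6,$$
three vertical segments $F_i=\{i\}\times[-1,2]$, $i=1,2,3$, of weight $3$ each, and two squares $G_j=[6,7]\times[2j,2j+1]$, $j=1,2$, of weight $2$ each. Every $F_i$ crosses $Z$. All other pairs are disjoint: the segments have different $x$-coordinates, the squares are one above the other with a gap, and both squares lie far to the right of $Z$ and of the segments.

We want a pairwise disjoint selection of large total weight with at most $k$ members. A selection containing $Z$ contains no $F_i$, so it is $Z$ plus some of the $G_j$. A selection without $Z$ is an arbitrary subset of $\{F_1,F_2,F_3,G_1,G_2\}$. Comparing the two kinds gives the best values.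

* Budget $1$: $\{Z\}$, weight $6$.
* Budget $2$: $\{Z,G_1\}$, weight $8$ (against $6$ for two segments).
* Budget $3$: $\{Z,G_1,G_2\}$, weight $10$ (against $9$ for three segments).
* Budget $4$: three segments and a square, weight $11$ (against $10$).
* Budget $5$: three segments and both squares, weight $13$.

The budget really matters. Without it the best choice has weight $13$ and uses five rectangles, and its best three members weigh only $9$, less than the $10$ that a budget of $3$ allows. So "ignore the budget, then truncate" is a different problem.

With $n$ rectangles and budget $k$ we can test all selections in time $n^{O(k)}$. Suppose we agree to lose an $\varepsilon$ fraction of the weight but insist on the budget. Can the exponent of $n$ be made independent of $k$?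

## Weighted rectangles and parameterized approximation schemes

The input of Maximum Weight Independent Set of Rectangles (MWISR) is a set $\mathcal R$ of $n$ closed axis-parallel rectangles in the plane, where degenerate rectangles (axis-parallel segments) are allowed, and each $R\in\mathcal R$ has a weight $\omega(R)\ge 0$. Write $R=[l(R),r(R)]\times[b(R),t(R)]$. Two rectangles overlap if they have a common point, so touching boundaries count. A set of rectangles is *independent* if its members are pairwise disjoint. The weight of a set is the sum of the weights of its members, and $\omega(\mathrm{opt}_k)$ is the maximum weight of an independent subset of $\mathcal R$ with at most $k$ members.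

**Definition.** A *parameterized approximation scheme* for weighted MWISR, with parameter $k$, is an algorithm that, given $\mathcal R$, $\omega$, $k\in\mathbb N$ and $\varepsilon>0$, outputs an independent set of at most $k$ rectangles of weight at least $(1-\varepsilon)\,\omega(\mathrm{opt}_k)$ in time $f(k,\varepsilon)\cdot n^{g(\varepsilon)}$, for some computable functions $f$ and $g$.

Grandoni et al. (ESA 2019) gave a $(1-\varepsilon)$-approximation for unit weights in time $k^{O(k/\varepsilon^8)}n^{O(1/\varepsilon^8)}$, where $k$ is the size of an optimum solution, and asked for a parameterized approximation scheme in the weighted setting. (With unit weights $\omega(\mathrm{opt}_k)=\min(k,\mathrm{OPT})$, where $\mathrm{OPT}$ is the size of a maximum independent set. Running the unweighted algorithm with the parameter capped at $k$, the two formulations coincide up to the form of $f$.) For weights there is an algorithm that reaches $(1-\varepsilon)\,\omega(\mathrm{opt}_k)$ in time $2^{O(k\log(k/\varepsilon))}n^{O(1/\varepsilon)}$ but may return more than $k$ rectangles. For inputs consisting of axis-parallel segments there is a scheme that respects the budget. For general rectangles the answer is yes as well.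

**Theorem 1.** There is a deterministic algorithm which, given $\mathcal R,\omega,k\ge 1$ and $\varepsilon\in(0,1/2]$, outputs an independent set of at most $k$ rectangles of weight at least $(1-\varepsilon)\,\omega(\mathrm{opt}_k)$, in time $2^{O(k\log (k/\varepsilon))}\cdot n^{O(\frac1\varepsilon\log\frac1\varepsilon)}$.

For $\varepsilon>1/2$ run it with $\varepsilon=1/2$; for $k=0$ output $\emptyset$. So Theorem 1 gives a scheme in the sense of the definition.

Conventions for the whole talk: comparisons and additions of coordinates and weights cost one unit. We assume $n\ge2$ (smaller inputs are trivial), $1\le k\le n$ (replace $k$ by $\min(k,n)$), and $W:=\omega(\mathrm{opt}_k)>0$ (if all weights are $0$, output $\emptyset$). A *box* is a closed bounded axis-parallel rectangle, possibly degenerate.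

## Piercing lines, and what unit weights allow

**Definition.** A family of rectangles is *$x$-disjoint* if the projections of its members to the $x$-axis are pairwise disjoint, and *$y$-disjoint* if the projections to the $y$-axis are.

Either property implies independence. In the example, $F_1,F_2,F_3$ are $x$-disjoint but not $y$-disjoint, and $G_1,G_2$ are $y$-disjoint but not $x$-disjoint.

**Interval duality.** *For a finite family of closed intervals, the maximum number of pairwise disjoint members equals the minimum number of points meeting all members, and both are found in polynomial time.* Repeatedly pick an interval with the smallest right endpoint $r$ among those left, record the point $r$, and delete all intervals containing $r$. Every interval that survives a round has right endpoint at least $r$ and does not contain $r$, so it lies strictly to the right of $r$. Hence the picked intervals are pairwise disjoint. Each interval is deleted at some point, so the recorded points meet all intervals, and there are as many points as picked intervals. Since a point meets at most one of several disjoint intervals, no family of disjoint intervals is larger than any piercing set, and both are optimal.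

A vertical line $x=\alpha$ meets $R$ exactly if $\alpha\in[l(R),r(R)]$. So the maximum size of an $x$-disjoint subfamily equals the minimum number of vertical lines meeting all rectangles. The same holds for $y$ and horizontal lines.

Now suppose a family has neither $k$ $x$-disjoint nor $k$ $y$-disjoint members. Then at most $k-1$ vertical lines and at most $k-1$ horizontal lines pierce everything. A rectangle met by $x=\alpha$ and by $y=\beta$ contains the grid point $(\alpha,\beta)$, so a small grid has a point in every rectangle. Such families are tractable.

**Lemma 1 (gridded case).** Let $\mathcal Q$ be a set of at most $n$ weighted rectangles. Let $x_1<\dots<x_p$ be the positions of vertical lines and $y_1<\dots<y_q$ those of horizontal lines, $p,q\le K$, such that every $R\in\mathcal Q$ contains some grid point $(x_i,y_j)$. Given $k'$ and $\eta\in(0,1]$, one can find an independent subset of $\mathcal Q$ of size $\le k'$ whose weight is at least $(1-\eta)$ times the maximum weight of an independent subset of $\mathcal Q$ of size $\le k'$, in time $(K+1)^{O(k')}\cdot \mathrm{poly}(K,k',n)\cdot n^{O(1/\eta)}$.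

We use Lemma 1 as a black box for now and prove it in the second half. It settles unit weights at once. If $\mathcal R$ contains $k$ rectangles that are $x$-disjoint, or $k$ that are $y$-disjoint, output them: their weight $k$ is at least $\omega(\mathrm{opt}_k)$. Otherwise $k-1$ lines in each direction suffice, and Lemma 1 with $\mathcal Q=\mathcal R$, $k'=k$, $\eta=\varepsilon$ finishes. The theorem is about getting such a dichotomy for unequal weights.

## Weight thresholds and the rectangles that get in the way

With weights, $k$ $x$-disjoint rectangles may be worth nearly nothing. The sensible repair is a threshold. Let $w$ be the largest weight for which there are $k$ rectangles of weight $\ge w$ that are $x$-disjoint or $y$-disjoint, and let $F$ be such a family. The rectangles heavier than $w$ are pierced by few lines, so Lemma 1 handles the heavy part of the optimum. The remaining optimum rectangles weigh at most $w$ each, and we would like to replace them by members of $F$, which weigh at least $w$ each.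

This breaks when members of $F$ overlap the heavy part that we keep. For $k\ge3$ let $Z=[0,k+1]\times[0,1]$ have weight $2k$, let $F_i=\{i\}\times[-1,2]$ for $i=1,\dots,k$ have weight $3$, and let $G_j=[k+3,k+4]\times[2j,2j+1]$ for $j=1,\dots,k-1$ have weight $2$. For $k=3$ this is the opening example. With $Z$ we get at most $2k+2(k-1)=4k-2$, attained by $Z$ and all $G_j$, and without $Z$ at most $3k<4k-2$. So $\omega(\mathrm{opt}_k)=4k-2$. Only $Z$ weighs more than $3$, so the threshold is $w=3$. The rectangles of weight $\ge3$ are $Z$ and the $F_i$; their $y$-projections all meet, and the $x$-projection of $Z$ meets those of all $F_i$, so $F=\{F_1,\dots,F_k\}$ is forced. All its members cross $Z$. The plan returns $Z$ alone, of weight $2k$, or $F$, of weight $3k$, while the optimum is $4k-2$. The ratio tends to $3/4$.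

So the spare rectangles must come from a place that the optimum hardly uses. If $F$ lies in a box $B$ that meets only a small fraction of the optimum, we can throw away the optimum rectangles meeting $B$, and then $F$ conflicts with nothing that remains. We make this precise next. It will create a second problem, and a net will solve that one.

## Light boxes, rich boxes, and a replacement inequality

Put $\delta=\varepsilon/3\le\frac16$ and fix, for the analysis only, an independent $O\subseteq\mathcal R$ with $|O|\le k$ and $\omega(O)=W$. For a set $B$ let $O(B)=\{R\in O:R\cap B\ne\emptyset\}$.

**Definition.** A box $B$ is *light* if $\omega(O(B))\le\delta W$. For a number $w$, a box $B$ is *$w$-rich* if it contains $k$ rectangles of $\mathcal R$ of weight $\ge w$ that are $x$-disjoint, or $k$ such rectangles that are $y$-disjoint.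

Here is the running example for these notions. Take the opening instance with $k=3$ and add three squares $H_i=[8+2i,9+2i]\times[0,1]$, $i=1,2,3$, of weight $2$. The value for budget $3$ is still $10$: with $Z$ we can add two rectangles of weight $2$, and without $Z$ we get at most $9$. Fix $O=\{Z,G_1,G_2\}$. The box $[10,15]\times[0,1]$ contains $H_1,H_2,H_3$ and meets no member of $O$, so it is light and $2$-rich. The box $[1,3]\times[-1,2]$ is $3$-rich because of $F_1,F_2,F_3$, but it meets $Z$, which carries $\frac{6}{10}>\delta$ of the optimum, so it is not light.

Let $w^*$ be the largest $w\in\{\omega(R):R\in\mathcal R\}$ for which a light $w$-rich box exists, and let $B^*$ be a light $w^*$-rich box. Replace $B^*$ by the bounding box of $k$ rectangles witnessing richness. The new box is a subset of the old one, so it is still light, and it is still $w^*$-rich. Hence we may assume that the sides of $B^*$ lie on coordinates of sides of rectangles in $\mathcal R$. If no such $w$ exists, put $w^*=-\infty$ and $B^*=\emptyset$. Let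
$$\mathcal R_1=\{R\in\mathcal R:\ \omega(R)>w^*,\ R\cap B^*=\emptyset\},\qquad O_1=O\cap\mathcal R_1 .$$

In the running example $w^*=2$: the rectangles of weight $\ge3$ are $Z,F_1,F_2,F_3$, and three of them that are $x$- or $y$-disjoint must be the three segments, so every $3$-rich box meets $Z$. With $B^*=[10,15]\times[0,1]$ we get $\mathcal R_1=\{Z,F_1,F_2,F_3\}$ and $O_1=\{Z\}$. Replacing $G_1,G_2$ by two of the $H_i$ keeps the weight $6+2\cdot2=10$.

**Lemma 2 (replacement).** If $w^*\ne-\infty$, then $\omega(O_1)+(k-|O_1|)\,w^*\ge(1-\delta)W$. If $w^*=-\infty$, then $O_1=O$.

*Proof.* If $w^*=-\infty$, both conditions defining $\mathcal R_1$ are void, so $O_1=O$. Let $w^*\ne-\infty$. A member of $O$ meets $B^*$; or it avoids $B^*$ and weighs more than $w^*$; or it avoids $B^*$ and weighs at most $w^*$. So $O$ is the disjoint union of $O(B^*)$, $O_1$ and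
$$O_3=\{R\in O:\ R\cap B^*=\emptyset,\ \omega(R)\le w^*\}.$$
Since $B^*$ is light, $\omega(O(B^*))\le\delta W$. Since $|O_1|+|O_3|\le k$ and $w^*\ge0$, we have $\omega(O_3)\le|O_3|\,w^*\le(k-|O_1|)\,w^*$. Therefore
$$W=\omega(O_1)+\omega(O(B^*))+\omega(O_3)\le\omega(O_1)+\delta W+(k-|O_1|)\,w^*. \qquad\square$$

It remains to find a good substitute for $O_1$ inside $\mathcal R_1$, with at most $|O_1|$ members and disjoint from $B^*$, and to do so without knowing $O$. The pair $(w^*,B^*)$ can be guessed with $n^{O(1)}$ trials. But the maximality of $w^*$ limits only the *light* boxes. In the running example we may add any number of further segments $\{\alpha\}\times[-1,2]$, $0<\alpha<4$, of weight $3$. Every box containing three segments still meets $Z$, so $w^*=2$ as before, and all these segments lie in $\mathcal R_1$. So $\mathcal R_1$ need not be pierced by few lines, and Lemma 1 does not apply to it directly.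

These segments are harmless in another way: they overlap $Z$, a heavy member of $O$. If we guess $Z$, we may discard everything that overlaps it and is not $Z$ itself. We therefore want a few members of $O$ such that every box avoiding them is light.

## A small net inside the optimum

If $O$ consists of $m$ segments $\{i\}\times[0,1]$, $i=1,\dots,m$, of weight $1$, put $q=\lfloor\delta m\rfloor+1$ and let $N$ consist of every $q$-th segment. A box avoiding $N$ meets only segments strictly between two consecutive members of $N$ (or beyond the first or last one), so at most $q-1\le\delta m$ segments, and it is light. Here $|N|\le m/q<1/\delta$, independently of $m$. The next lemma gives the same kind of statement for every $O$, with one more logarithm.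

**Lemma 3 (net).** Let $s=\lceil \frac{64}{\delta}\ln\frac1\delta\rceil$. There is $N\subseteq O$ with $|N|\le s$ such that every box disjoint from all members of $N$ is light.

*Proof.* The argument is the double sampling of Haussler and Welzl. Let $\mu(R)=\omega(R)/W$, a probability measure on $O$, and let $\mathcal H$ be the finite family of sets $O(B)$, $B$ a box, with $\mu(O(B))\ge\delta$. It suffices to find $N\subseteq O$ with at most $s$ members that meets every $S\in\mathcal H$: a box disjoint from all members of $N$ then has $O(B)\notin\mathcal H$, that is, $\omega(O(B))<\delta W$.

**Step 1. Few traces.** We bound the number of ways in which boxes can select entries from a sequence of $2s$ rectangles. The box $[x_1,x_2]\times[y_1,y_2]$ meets $R$ exactly if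
$$l(R)\le x_2,\qquad r(R)\ge x_1,\qquad b(R)\le y_2,\qquad t(R)\ge y_1 .$$
Each of these conditions compares one number attached to $R$ with a threshold. Sorting the $2s$ entries by that number, a threshold selects an initial or a final part, so one of at most $2s+1$ index sets. A box selects the intersection of four such sets, hence one of at most $(2s+1)^4$ index sets.

**Step 2. Two samples.** We compare the event we want to avoid with an event that is easier to count. Draw $N=(N_1,\dots,N_s)$ and $M=(M_1,\dots,M_s)$ independently, with all entries independent and distributed according to $\mu$. Let $E_0$ be the event that $N$ misses some $S\in\mathcal H$, meaning that no $N_i$ lies in $S$. Let $E_1$ be the event that some $S\in\mathcal H$ is missed by $N$ and contains at least $\delta s/2$ of the entries $M_i$. We claim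
$$\Pr[E_1]\ge\tfrac12\Pr[E_0]. \tag{1}$$
Fix an outcome of $N$ satisfying $E_0$ and one missed set $S$, and let $\pi=\mu(S)\ge\delta$. The number $X$ of indices $i$ with $M_i\in S$ is binomial with mean $s\pi$ and variance at most $s\pi$. By Chebyshev's inequality
$$\Pr[X<s\pi/2]\le\frac{s\pi}{(s\pi/2)^2}=\frac4{s\pi}\le\frac12,$$
because $s\pi\ge s\delta\ge64\ln6\ge8$. So with probability at least $\frac12$ over $M$ we have $X\ge s\pi/2\ge\delta s/2$, and $E_1$ occurs. This gives (1).

**Step 3. Random swaps.** We bound $\Pr[E_1]$ using only the symmetry between the two samples. After drawing $N$ and $M$, swap $N_i$ and $M_i$ with probability $\frac12$, independently for each $i$. This does not change the joint distribution. Now fix the $2s$ drawn entries and consider only the randomness of the swaps. If $E_1$ holds after the swaps because of $S\in\mathcal H$, then the index set that $S$ selects among the $2s$ entries has at least $\delta s/2$ elements, and all of them ended up in $M$. For a fixed index set with $m\ge\delta s/2$ elements this has probability $0$ if some pair $\{N_i,M_i\}$ has both entries selected, and probability $2^{-m}\le2^{-\delta s/2}$ otherwise. By Step 1 at most $(2s+1)^4$ index sets occur, so the union bound gives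
$$\Pr[E_1]\le(2s+1)^4\,2^{-\delta s/2}. \tag{2}$$

**Step 4. The numbers.** We check that the right side of (2) is less than $\frac12$, that is,
$$h(s)>\ln 2,\qquad\text{where}\quad h(u):=\frac{\ln2}2\,\delta u-4\ln(2u+1).$$
Let $L=\ln\frac1\delta\ge\ln6>1.79$ and $s_0=64L/\delta\le s$. For $u\ge s_0$ we have $u\ge114/\delta$, so $\frac8{2u+1}<\frac{8\delta}{228}<\frac{\ln 2}{2}\delta$ and $h'(u)=\frac{\ln2}2\delta-\frac8{2u+1}>0$. Hence $h(s)\ge h(s_0)$. The first term of $h(s_0)$ is $32L\ln2\ge22.1\,L$. For the second, $2s_0+1\le192\,L/\delta$ and $\ln L\le L-1$ give
$$4\ln(2s_0+1)\le4\ln192+4\ln L+4L\le4\ln192+4(L-1)+4L\le17.1+8L,$$
as $4\ln192<21.1$. So $h(s)\ge h(s_0)\ge14.1\,L-17.1\ge25.2-17.1>\ln2$.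

By (1) and (2), $\Pr[E_0]\le2\Pr[E_1]<1$. So some outcome $N$ meets every member of $\mathcal H$, and its entries form a set of at most $s$ members of $O$. $\square$

The size $s=O(\frac1\varepsilon\log\frac1\varepsilon)$ does not depend on $k$. This is what makes it affordable to guess $N$ in $n^{O(s)}$ trials.

## Open cells that avoid the net

Let $N$ be the net. A member of $O_1$ is either in $N$ or disjoint from all members of $N$, because $O$ is independent. Consider rectangles of the second kind. We would like to say that $k$ of them that are $x$-disjoint have a light bounding box. But a bounding box of rectangles avoiding $N$ can meet $N$: in the running example, with $N=\{Z\}$, the bounding box of $[-2,-1]\times[0,1]$ and $G_1$ contains $Z$. So we first sort the rectangles into few convex cells that avoid $N$.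

**Definition.** For $N\subseteq\mathcal R$ let $X_N$ be the set of all $l(Q),r(Q)$ with $Q\in N$, together with $\pm\infty$, and let $Y_N$ be the set of all $b(Q),t(Q)$ with $Q\in N$, together with $\pm\infty$. For a rectangle $R$ disjoint from all members of $N$ let
$$E(R)=(x,x')\times(y,y'),$$
where $x$ is the largest element of $X_N$ smaller than $l(R)$, $x'$ is the smallest element of $X_N$ larger than $r(R)$, and $y,y'$ are defined likewise from $Y_N$, $b(R)$ and $t(R)$.

For $N=\{Z\}$ in the running example, $X_N=\{-\infty,0,4,\infty\}$ and $Y_N=\{-\infty,0,1,\infty\}$. Then $E(G_1)=E(G_2)=(4,\infty)\times(1,\infty)$. For $H_1=[10,11]\times[0,1]$ the inequalities are strict, so $0$ and $1$ do not qualify for $y$ and $y'$, and $E(H_1)=(4,\infty)\times(-\infty,\infty)$. Distinct cells may overlap; we need only that there are few of them.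

**Lemma 4 (cells).** Let $|N|\le s$.

(i) $R\subseteq E(R)$, and $E(R)$ is disjoint from every member of $N$.

(ii) There are at most $(2s+2)^4$ distinct sets $E(R)$.

(iii) If $N$ is as in Lemma 3, then for each set $E(R)$ the rectangles of $\mathcal R_1$ contained in $E(R)$ can be met by at most $k-1$ vertical lines, and also by at most $k-1$ horizontal lines.

*Proof.* (i) By definition $x<l(R)\le r(R)<x'$ and $y<b(R)\le t(R)<y'$, so $R\subseteq E(R)$. Suppose some $Q\in N$ meets $E(R)$. Then $l(Q)<x'$. Were $l(Q)>r(R)$, it would be an element of $X_N$ larger than $r(R)$ and smaller than $x'$, contrary to the choice of $x'$. So $l(Q)\le r(R)$. In the same way $r(Q)>x$ gives $r(Q)\ge l(R)$. Hence the $x$-projections of $Q$ and $R$ meet. The same argument for $y$ shows that the $y$-projections meet, so $Q\cap R\neq\emptyset$. This contradicts that $R$ is disjoint from all members of $N$.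

(ii) We have $|X_N|,|Y_N|\le2s+2$, and $E(R)$ is determined by $(x,x',y,y')$.

(iii) Suppose that more than $k-1$ vertical lines are needed. By interval duality $E(R)$ contains $k$ rectangles of $\mathcal R_1$ that are $x$-disjoint. Let $B$ be their bounding box. Since $E(R)$ is a product of open intervals, $B\subseteq E(R)$. By (i), $B$ is disjoint from all members of $N$, so $B$ is light by Lemma 3. Let $w$ be the smallest weight of the $k$ rectangles. Then $B$ is $w$-rich, and $w>w^*$ because all members of $\mathcal R_1$ weigh more than $w^*$. This contradicts the maximality of $w^*$, or, if $w^*=-\infty$, the fact that no light rich box exists. For horizontal lines argue with $y$-disjoint rectangles. $\square$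

## The algorithm and the proof of Theorem 1

The set $O$ is unknown, so lightness cannot be tested. This does no harm: we try all candidates for $(w^*,B^*)$, for the net $N$ and for $|O_1|$. Every trial that is not aborted produces a feasible set, and we analyze only the correct trial.

**Step 1. The trials.** This step fixes what is guessed. Enumerate all combinations of:

1. either $w=-\infty$, $B=\emptyset$, $F=\emptyset$; or a weight $w\in\{\omega(R):R\in\mathcal R\}$ and a box $B$ with sides on coordinates of sides of $\mathcal R$. In the latter case compute, by the greedy algorithm, a set $F$ of $k$ rectangles of weight $\ge w$ contained in $B$ that are $x$-disjoint or $y$-disjoint; if there is none, skip the combination;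
2. an independent set $N\subseteq\mathcal R$ with $|N|\le s$;
3. an integer $k'\in\{0,\dots,k\}$.

**Step 2. The grid of a trial.** This step produces an instance for Lemma 1. Let $\mathcal R_1=\{R\in\mathcal R:\omega(R)>w,\ R\cap B=\emptyset\}$, and let $\mathcal R_2$ consist of those $R\in\mathcal R_1$ that are in $N$ or disjoint from all members of $N$. For every distinct set $E=E(R)$ with $R\in\mathcal R_2\setminus N$, compute minimum families of vertical and of horizontal lines meeting all rectangles of $\mathcal R_1$ contained in $E$. If one of these families has more than $k-1$ lines, skip the combination. Otherwise collect all these lines as full lines, add one vertical and one horizontal line through each $Q\in N$, and remove duplicates. By Lemma 4(ii) there are at most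
$$K:=s+(k-1)(2s+2)^4$$
lines in each direction. Every $R\in\mathcal R_2$ contains a grid point: a member of $N$ is met by its own two lines, and a rectangle $R\in\mathcal R_2\setminus N$ belongs to $\mathcal R_1$ and satisfies $R\subseteq E(R)$ by Lemma 4(i), so it is met by a line of each direction collected for $E(R)$.

**Step 3. Solve and fill up.** This step produces a candidate. Apply Lemma 1 to $\mathcal R_2$, this grid, $k'$ and $\eta=\varepsilon/3$, and let $S$ be the result. Choose $F'\subseteq F$ of size $k-k'$, with $F'=\emptyset$ if $w=-\infty$. The candidate is $S\cup F'$. The algorithm outputs the heaviest candidate over all combinations.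

**Step 4. Feasibility.** We check that every candidate is allowed. $S$ is independent by Lemma 1, and $F'$ is independent because $F$ is $x$-disjoint or $y$-disjoint. Members of $F'$ are contained in $B$, while members of $S\subseteq\mathcal R_1$ are disjoint from $B$. So $S\cup F'$ is independent, and $|S\cup F'|\le k'+(k-k')=k$.

**Step 5. Approximation.** We exhibit one trial that is good enough: $w=w^*$, $B=B^*$, the net $N$ from Lemma 3, and $k'=|O_1|$. It is enumerated, since the sides of $B^*$ lie on input coordinates and $N\subseteq O$ is independent. It is not skipped: $F$ exists because $B^*$ is $w^*$-rich (or $w^*=-\infty$ and $F=\emptyset$), and the line bounds hold by Lemma 4(iii). Each member of $O_1$ is in $N$ or disjoint from all members of $N$, because $O$ is independent and $N\subseteq O$. So $O_1\subseteq\mathcal R_2$, and as $|O_1|=k'$, Lemma 1 gives $\omega(S)\ge(1-\frac\varepsilon3)\,\omega(O_1)$.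

If $w^*=-\infty$, then $O_1=O$ by Lemma 2, and $\omega(S)\ge(1-\frac\varepsilon3)W$. Otherwise $S$ and $F'$ have no common member, $|F'|=k-|O_1|$, and each member of $F'$ weighs at least $w^*\ge0$. With Lemma 2 and $\delta=\varepsilon/3$,
$$\begin{aligned}\omega(S\cup F')&\ge\left(1-\tfrac\varepsilon3\right)\omega(O_1)+(k-|O_1|)\,w^*\\&\ge\left(1-\tfrac\varepsilon3\right)\bigl(\omega(O_1)+(k-|O_1|)\,w^*\bigr)\\&\ge\left(1-\tfrac\varepsilon3\right)^2W\ \ge\ (1-\varepsilon)W.\end{aligned}$$

**Step 6. Running time.** We count trials and multiply. Item 1 has $n^{O(1)}$ options, item 2 at most $(n+1)^s=n^{O(s)}$, and item 3 has $k+1\le n+1$. Here $s=O(\frac1\varepsilon\log\frac1\varepsilon)$, so $K=O(ks^4)=(k/\varepsilon)^{O(1)}$. By Lemma 1 a trial takes time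
$$(K+1)^{O(k)}\,\mathrm{poly}(K,k,n)\,n^{O(1/\varepsilon)}=2^{O(k\log(k/\varepsilon))}\,n^{O(1/\varepsilon)}.$$
The total is $2^{O(k\log(k/\varepsilon))}\,n^{O(\frac1\varepsilon\log\frac1\varepsilon)}$. All guesses are exhaustive, so the algorithm is deterministic. Given Lemma 1, this proves Theorem 1. $\blacksquare$

## Types and touching boxes in a grid

We now prove Lemma 1. If $\mathcal Q=\emptyset$, output $\emptyset$; so assume $\mathcal Q\ne\emptyset$, hence $K\ge1$. Which lines a rectangle crosses can take few values, so we can afford to guess that information for every member of the solution. What remains is the choice among up to $n$ rectangles with the same crossing pattern, and there we can afford only $n^{O(1/\eta)}$.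

**Definition.** For $R\in\mathcal Q$ let $I(R)=\{i:x_i\in[l(R),r(R)]\}$ and $J(R)=\{j:y_j\in[b(R),t(R)]\}$. These are nonempty intervals of integers, since $R$ contains a grid point. The *type* of $R$ is $\tau(R)=(I(R),J(R))$. Types $(I,J)$ and $(I',J')$ are *compatible* if $I\cap I'=\emptyset$ or $J\cap J'=\emptyset$. The box of $\tau=(I,J)$ is
$$Q(\tau)=[\min I,\max I+1]\times[\min J,\max J+1].$$
Compatible types $\tau,\tau'$ *touch* if $Q(\tau)\cap Q(\tau')\ne\emptyset$.

There are at most $K^2$ nonempty intervals of indices in each direction, so at most $K^4$ types. Disjoint rectangles have compatible types, since otherwise they share a grid point; in particular their types are distinct, because a type is not compatible with itself. The boxes have integer corners and nonempty interior. Compatible types have interior-disjoint boxes: if, say, $\max I<\min I'$, then $\max I+1\le\min I'$.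

For an example take vertical lines at $x=1,2,3$ and horizontal lines at $y=1,2$. The rectangle $R=[0.5,2.5]\times[0.8,1.2]$ has type $(\{1,2\},\{1\})$ with box $[1,3]\times[1,2]$. Both $[2.7,3.3]\times[1,1.5]$ and $[2.2,3.3]\times[1,1.5]$ have type $(\{3\},\{1\})$ with box $[3,4]\times[1,2]$. The two types are compatible and touch. The first of the two rectangles is disjoint from $R$ and the second is not, so for touching types disjointness depends on the actual choice. For types that do not touch it does not.

**Claim (a).** Rectangles $R,R'$ of compatible types that do not touch are disjoint.

*Proof.* The boxes are disjoint, so their $x$-projections or their $y$-projections are disjoint. Say $\max I+1<\min I'$, where $I=I(R)$ and $I'=I(R')$; the other cases are symmetric. Then $\max I+1\le\min I'-1$, so both are indices of vertical lines. Since $R$ crosses $x_{\max I}$ but not $x_{\max I+1}$, we have $r(R)<x_{\max I+1}$. Since $R'$ crosses $x_{\min I'}$ but not $x_{\min I'-1}$, we have $x_{\min I'-1}<l(R')$. Hence $r(R)<x_{\max I+1}\le x_{\min I'-1}<l(R')$. $\square$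

Now let $\mathcal T$ be a set of at most $k'$ pairwise compatible types. Four boxes can meet in one point, and then they touch pairwise and the connections through the common corner would cross. To get a plane drawing we make the contact points into vertices. Let $P$ be the set of integer points lying in at least two of the boxes $Q(\tau)$, $\tau\in\mathcal T$. All boxes lie in $[1,K+1]^2$, so $|P|\le(K+1)^2$. Let $H$ be the bipartite graph on $\mathcal T\cup P$ in which $\tau\in\mathcal T$ and $z\in P$ are adjacent exactly if $z\in Q(\tau)$. In the example, $P=\{(3,1),(3,2)\}$ and $H$ is a cycle of length $4$.

**Claim (b).** The graph $H$ is planar, every $z\in P$ has degree at most $4$ in $H$, and touching types have a common neighbor in $H$.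

*Proof.* If $z\in\operatorname{int}Q(\tau)$ and $z\in Q(\tau')$ with $\tau'\ne\tau$, then points of $\operatorname{int}Q(\tau')$ arbitrarily close to $z$ lie in $\operatorname{int}Q(\tau)$, which is impossible as the interiors are disjoint. So each $z\in P$ lies on the boundary of every box containing it. Draw $\tau$ at an interior point of $Q(\tau)$ and its edges as straight segments from there to the boundary points $z$. Segments from an interior point of a convex body to distinct boundary points meet only at the interior point, and apart from their ends $z$ they lie in $\operatorname{int}Q(\tau)$. Different boxes have disjoint interiors, and no point of $P$ lies in the interior of a box. So nothing crosses, and $H$ is planar.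

A box with integer corners and nonempty interior that contains $z$ contains one of the four unit squares with integer corners that have $z$ as a corner. Interior-disjoint boxes contain different ones. So $z$ has degree at most $4$.

If $\tau,\tau'$ touch, then $Q(\tau)\cap Q(\tau')$ is a nonempty, possibly degenerate, box with integer corners. Its corners are integer points in two boxes, so they belong to $P$ and are adjacent to both $\tau$ and $\tau'$. $\square$

## Tree decompositions of shallow planar graphs

**Definition.** A *tree decomposition* of a graph is a tree whose nodes $t$ carry vertex sets $X_t$ (*bags*) such that every vertex and both ends of every edge lie in a common bag, and such that for each vertex the nodes whose bags contain it induce a connected subtree.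

The 4-cycle $abcd$ has a tree decomposition with two adjacent bags $\{a,b,c\}$ and $\{a,c,d\}$. Small bags allow dynamic programming, and a planar graph with a spanning tree of small height has small bags.

**Lemma 5.** Let $G$ be a simple connected planar graph with a rooted spanning tree $T$ of height $\le d$. Then $G$ has a tree decomposition with bags of size $\le 3d+1$, computable in polynomial time.

*Proof.* If $G$ has at most two vertices, one bag suffices: its size is $1$, or it is $2$ and $d\ge1$. Let $G$ have at least three vertices. Embed $G$ in the sphere and add edges until it is a simple triangulation, that is, every face is bounded by a triangle. $T$ remains a spanning tree of height $\le d$, and a tree decomposition of the larger graph is one of $G$. Every edge now borders two distinct faces.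

**Step 1. The tree of faces.** We construct the tree underlying the decomposition. Let $T^*$ be the graph whose vertices are the faces and whose edges are the duals of the edges not in $T$, each joining the two faces on its sides. We claim that $T^*$ is a tree. Suppose it is not connected, let $A$ be the set of faces of one component, and let $D$ be the set of edges with a face of $A$ on exactly one side. No edge outside $T$ is in $D$, so $D\subseteq T$. A curve from a face in $A$ to a face not in $A$ that avoids the vertices crosses an edge of $D$, so $D\neq\emptyset$. Going once around a vertex, we pass between $A$ and its complement an even number of times, so every vertex has even degree in $D$. A nonempty finite graph with all degrees even contains a cycle, contradicting that $T$ is a tree. So $T^*$ is connected. It has $|E|-(|V|-1)=|F|-1$ edges by Euler's formula, where $|F|$ is the number of faces. Hence it is a tree.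

**Step 2. The bags.** We place vertices in bags. To a face $f$ assign as bag the union of the $T$-paths from its three vertices to the root. Each path has at most $d+1$ vertices and all contain the root, so the bag has at most $3d+1$ vertices. Every vertex and every edge lies on a face, hence in a bag.

**Step 3. Connectivity.** We show that for each vertex $v$ the faces whose bags contain $v$ are connected in $T^*$. Let $V_v$ be the set of descendants of $v$, including $v$. The bag of $f$ contains $v$ exactly if $f$ is incident with a vertex of $V_v$. If $v$ is the root, these are all faces. Otherwise let $p$ be the parent of $v$, and let $T_v^+$ be the plane tree consisting of the subtree of $T$ on $V_v$ and the edge $vp$. All $T$-edges at vertices of $V_v$ belong to $T_v^+$.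

An *angle* of $T_v^+$ lies between two cyclically consecutive tree edges at a vertex (at a leaf there is one angle, from its only edge around to the same edge). The contour walk around $T_v^+$ visits all angles cyclically, each exactly once. As $p$ is a leaf of $T_v^+$, there is only one angle at $p$. Removing it leaves a linear sequence of all angles at vertices of $V_v$.

Follow this sequence. Within an angle at $u\in V_v$ we meet, in order, the faces with a corner in this angle. Two consecutive ones are separated by an edge at $u$ that is not in $T$, so they are adjacent in $T^*$. Between two consecutive angles of the walk, at the ends $u$ and $u'$ of a $T$-edge, the walk stays on one side of this edge. So the last corner of the first angle and the first corner of the second belong to the same face, the face on that side of $uu'$. Hence consecutive faces on the walk are equal or adjacent in $T^*$. Every face incident with $V_v$ has a corner in some angle at a vertex of $V_v$, so all of them are visited. They induce a connected subgraph of $T^*$. All constructions take polynomial time. $\square$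

## Shifting and dynamic programming: proof of Lemma 1

We return to a set $\mathcal T$ of at most $k'$ pairwise compatible types and its graph $H$. The height of a spanning tree of $H$ is not bounded in terms of $\eta$. A Baker-type shifting argument repairs this: we delete every $D$-th layer, at the cost of a $1/D$ fraction of the weight.

**Step 1. Layers.** We define the classes to be deleted. Every component of $H$ contains a type, since each $z\in P$ is adjacent to one. In each component choose a root in $\mathcal T$, and let $\lambda(\tau)$ be half the distance in $H$ of $\tau$ from the root of its component; this is an integer because $H$ is bipartite. By Claim (b), touching types lie in the same component and have distance $2$ in $H$, so their $\lambda$-values differ by at most $1$. Let $D=\lceil1/\eta\rceil$. For $a\in\{0,\dots,D-1\}$ let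
$$\mathcal T_a=\{\tau\in\mathcal T:\lambda(\tau)\equiv a\bmod D\},$$
and let $C_a$ be the graph on $\mathcal T\setminus\mathcal T_a$ whose edges are the touching pairs.

**Step 2. Small bags for $C_a$.** We show that $C_a$ has a tree decomposition with bags of size $<24D$, computable in time $\mathrm{poly}(K,k')$. If $\mathcal T\setminus\mathcal T_a=\emptyset$, there is nothing to do. No edge of $C_a$ joins different components of $H$. Within a component, the values of $\lambda$ that occur and are $\not\equiv a \bmod D$ split into maximal runs $\{c,\dots,c+D'-1\}$ of consecutive integers with $1\le D'\le D-1$, and no edge of $C_a$ joins different runs. So $C_a$ is a disjoint union of parts, one for each run in each component. It suffices to decompose each part and to join the resulting trees into one tree by arbitrary edges, which is valid because the parts have disjoint vertex sets. Consider one run in one component.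

Keep only the vertices of the component at distance at most $2(c+D'-1)+1$ from the root. If $c\ge1$, contract the set of vertices at distance $\le2c-2$, which is connected, to one vertex $\rho'$, and remove loops and parallel edges. The resulting graph is simple, planar and connected. If $c\ge1$, a vertex at distance $j\ge 2c-1$ from the old root has distance at most $j-(2c-2)$ from $\rho'$, so a BFS tree from $\rho'$ has height at most
$$2(c+D'-1)+1-(2c-2)=2D'+1\le2D-1 .$$
If $c=0$, a BFS tree from the root has height at most $2D'-1$. By Lemma 5 there is a tree decomposition with bags of size at most $3(2D-1)+1=6D-2$.

In each bag delete $\rho'$ (if present), replace each $z\in P$ by its at most four neighbors in $\mathcal T$, and then keep only the types of the run. The new bags have size at most $4(6D-2)<24D$. They form a tree decomposition of the part, for the following reasons. A type $\tau$ of the run has distance between $2c$ and $2(c+D'-1)$ from the root, so it is kept and not contracted. Its neighbors $z$ in $H$ have distance between $2c-1$ and $2(c+D'-1)+1$ (and at least $1$), so they too are kept and not contracted. Hence $\tau$ lies in some new bag, and $\tau z$ is an edge of the contracted graph. Touching types of the run share a neighbor $z$ by Claim (b), so they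 are together in every new bag arising from an old bag containing $z$. Finally, the new bags containing $\tau$ come from the old bags containing $\tau$ or one of its neighbors $z$. The old subtree of each such $z$ is connected and intersects the old subtree of $\tau$, because some old bag contains both ends of the edge $\tau z$. So their union is connected.

**Step 3. The dynamic program.** For given $\mathcal T$ and $a$ we choose the actual rectangles optimally. Let $\mathcal Q_\tau$ be the set of rectangles of $\mathcal Q$ of type $\tau$. For each $\tau\in\mathcal T\setminus\mathcal T_a$ we choose an element of $\mathcal Q_\tau\cup\{\bot\}$, where $\bot$ has weight $0$ and counts as disjoint from everything, such that the choices for touching types are disjoint; we maximize the total weight. (If there are no types left, the result is $\emptyset$.)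

Root the tree decomposition of Step 2, with bags $X_t$, and let $V_t$ be the union of the bags in the subtree at $t$. An assignment $\varphi$ of choices to $X_t$ is *valid* if touching types in $X_t$ receive disjoint choices. For valid $\varphi$ let $A_t(\varphi)$ be the maximum total weight on $V_t\setminus X_t$ of an assignment to $V_t$ that extends $\varphi$ and gives disjoint choices to all touching types in $V_t$. Then
$$A_t(\varphi)=\sum_{t'\text{ child of }t}\ \max_{\varphi'}\Bigl(A_{t'}(\varphi')+\sum_{\tau\in X_{t'}\setminus X_t}\omega(\varphi'(\tau))\Bigr), \tag{3}$$
where the maximum is over valid assignments $\varphi'$ of $X_{t'}$ that agree with $\varphi$ on $X_t\cap X_{t'}$. Such $\varphi'$ exists: put $\bot$ on $X_{t'}\setminus X_t$. For a leaf the sum is empty and $A_t(\varphi)=0$.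

To verify (3), use the connectivity of the nodes containing a given type. A type occurring below two different children of $t$ belongs to $X_t$, so $V_t\setminus X_t$ is the disjoint union of the sets $V_{t'}\setminus X_t$. A type in $X_t\cap V_{t'}$ belongs to $X_{t'}$, so $V_{t'}\setminus X_t$ is the disjoint union of $X_{t'}\setminus X_t$ and $V_{t'}\setminus X_{t'}$. Hence the weights in (3) are counted exactly once. As for the constraints, two touching types in $V_t$ lie in a common bag. If that bag is outside the subtree of $t$, both types are in $X_t$ by connectivity. Otherwise the bag is $X_t$ or lies in the subtree of a child $t'$, and then both are in $X_t$ or both are in $V_{t'}$. So an assignment to $V_t$ is feasible exactly if it is valid on $X_t$ and feasible on each $V_{t'}$, and assignments to different $V_{t'}$ that agree with $\varphi$ on $X_t$ can be combined freely. This proves (3).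

The optimum is the maximum, over valid $\varphi$ at the root, of $A(\varphi)$ plus the weight of $\varphi$; a maximizing assignment is recovered by tracing back. There are at most $(n+1)^{24D}$ assignments per bag. For each child one computes a table of the maxima in (3), indexed by the restrictions to $X_t\cap X_{t'}$. Since $D\le2/\eta$ and $n\ge2$, the time is $\mathrm{poly}(K,k',n)\cdot(n+1)^{24D}=\mathrm{poly}(K,k',n)\cdot n^{O(1/\eta)}$.

**Step 4. The algorithm of Lemma 1 and its time.** We put the pieces together. For every set $\mathcal T$ of at most $k'$ pairwise compatible types and every $a\in\{0,\dots,D-1\}$, run Step 3, and output the heaviest set found. There are at most $(K^4+1)^{k'}$ sets $\mathcal T$ and $D\le 2/\eta\le n^{2/\eta}$ values $a$, so the time is $(K+1)^{O(k')}\cdot\mathrm{poly}(K,k',n)\cdot n^{O(1/\eta)}$. Each set found has at most $|\mathcal T|\le k'$ members. Its members of touching types are disjoint by construction, and those of types that do not touch are disjoint by Claim (a). So it is independent.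

**Step 5. The approximation ratio.** We compare with an independent $S\subseteq\mathcal Q$ of size $\le k'$ of maximum weight. The types of its members are distinct and pairwise compatible; let $\mathcal T$ be the set of these types. The classes $\mathcal T_0,\dots,\mathcal T_{D-1}$ partition $\mathcal T$, so for some $a$ the members of $S$ with type in $\mathcal T_a$ weigh at most $\omega(S)/D\le\eta\,\omega(S)$. The remaining members are a feasible choice in Step 3 for $\mathcal T$ and $a$. So the output weighs at least $(1-\eta)\,\omega(S)$. This proves Lemma 1, and the proof of Theorem 1 is complete. $\blacksquare$

## Lower bounds for the exponent of $n$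

Must the exponent depend on $\varepsilon$ at all? The following rests on two cited hardness results and is not used in Theorem 1.

**Proposition 6.** Suppose a parameterized approximation scheme for MWISR runs in time $f(k,\varepsilon)n^{g(\varepsilon)}$, with $f,g$ computable. If $g$ is bounded, then $\mathrm{FPT}=\mathrm{W}[1]$. If $g(\varepsilon)=o(\sqrt{1/\varepsilon})$ as $\varepsilon\to0$, then ETH fails. This holds already for unit squares with unit weights.

*Proof.* **Step 1. An exact decision from the scheme.** We choose $\varepsilon$ so small that the approximation becomes exact. Run the scheme on unit squares with unit weights and $\varepsilon=\frac1{2k}$. If there are $k$ pairwise disjoint squares, then $\omega(\mathrm{opt}_k)=k$, and the output has at least $(1-\frac1{2k})k=k-\frac12$ squares, hence exactly $k$. Otherwise every independent set, and so the output, has fewer than $k$ squares. So the scheme decides in time $f(k,\frac1{2k})\,n^{g(1/(2k))}$ whether $k$ pairwise disjoint squares exist.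

**Step 2. The cited results.** We compare this with what is known for the decision problem. It is W[1]-hard parameterized by $k$ (D. Marx, *Efficient approximation schemes for geometric problems?*, ESA 2005). If $g$ is bounded, the scheme is an FPT algorithm for it, so $\mathrm{FPT}=\mathrm{W}[1]$. Assuming ETH, it cannot be solved in time $f(k)\,n^{o(\sqrt k)}$ for any computable $f$: by D. Marx and A. Sidiropoulos (SoCG 2014), finding $k$ pairwise non-intersecting $d$-dimensional axis-parallel unit cubes has no $f(k)n^{o(k^{1-1/d})}$ algorithm; take $d=2$. If $g(\varepsilon)=o(\sqrt{1/\varepsilon})$, then $g(\frac1{2k})=o(\sqrt k)$, and ETH fails.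

**Step 3. Open or closed squares.** We check that it does not matter whether the squares in these results are open or closed. If they are closed, there is nothing to do. If they are open, replace each by the concentric closed square of side $1-\gamma$, where $0<\gamma<1$ is smaller than every positive value of $1-|l-l'|$ and $1-|b-b'|$ over pairs of squares; here $l,l'$ and $b,b'$ are the left and bottom coordinates. Two open unit squares are disjoint exactly if $|l-l'|\ge1$ or $|b-b'|\ge1$. The new closed squares have the same coordinate differences and are disjoint exactly if $|l-l'|>1-\gamma$ or $|b-b'|>1-\gamma$. If $|l-l'|\ge1$, then $|l-l'|>1-\gamma$; if $|l-l'|<1$, then $1-|l-l'|>\gamma$, so $|l-l'|<1-\gamma$. The same holds for $b$. So exactly the same pairs are disjoint, and rescaling gives closed unit squares. $\square$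

The growth $o(\sqrt{1/\varepsilon})$ of $g$ is thus excluded under ETH, while Theorem 1 achieves $O(\frac1\varepsilon\log\frac1\varepsilon)$; the argument presented here does not determine the optimal growth in between.
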